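# Regular maps of 2-power order and type $\{2^s,2^t\}$ with $s\ne t$

## Flags, regular maps and their three involutions

We begin with the objects. Graphs may have loops and multiple edges.

**Definition (map).** A *map* $\mathcal M$ is a 2-cell embedding of a connected graph in a closed surface: the surface is cut by the graph into *faces*, each homeomorphic to an open disc.

*Example A.* Take a square and identify opposite sides to obtain a torus. The four corners become one vertex, the four sides become two loops, and the inside of the square is one face. This is a map with one vertex, two edges and one face.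

**Definition (flag).** Put a point in the middle of each edge and of each face, and cut each face into triangles whose corners are a vertex, an edge midpoint and the face center. These triangles are the *flags*. Crossing one of its three sides takes a flag to the adjacent flag that differs from it only in the vertex, only in the edge, or only in the face. (We use triangles, not triples, because with loops the triple (vertex, edge, face) may not determine the flag.) Around each edge there are four flags, a face of length $p$ contains $2p$ flags, and a vertex of valency $q$ lies on $2q$ flags.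

*Example A, continued.* The square is cut into $8$ triangles, so there are $8$ flags, four for each of the two edges.

**Definition (automorphism, regular map, order, type).** An *automorphism* is a permutation of the flags that commutes with the three adjacency operations. Since the graph is connected, an automorphism fixing one flag is the identity. The map is *regular* if $\mathrm{Aut}(\mathcal M)$ acts regularly on flags. The *order* of a regular map is $|\mathrm{Aut}(\mathcal M)|$, which is the number of flags. It has *type* $\{p,q\}$ if all faces have length $p$ and all vertices have valency $q$.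

*Example A, continued.* The eight symmetries of the square respect the identification of opposite sides and permute the eight triangles regularly. So this is a regular map of order $8=2^3$ and type $\{4,4\}$.

We now translate into group theory. Let $\mathcal M$ be regular of type $\{p,q\}$, let $G=\mathrm{Aut}(\mathcal M)$, and fix a base flag. Let $a,b,c\in G$ send the base flag to the adjacent flag differing only in its vertex, edge, face respectively. Because automorphisms commute with adjacency, $a^2$, $b^2$, $c^2$ fix the base flag, so $a,b,c$ are involutions; because the surface is connected, they generate $G$. The four flags around the base edge give $(ac)^2=1$ with $ac\neq1$. The stabilizer of the base face is $\langle a,b\rangle$, dihedral of order $2p$, and the stabilizer of the base vertex is $\langle b,c\rangle$, dihedral of order $2q$. Hence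
$$o(ab)=p,\qquad o(bc)=q. \tag{1}$$

Conversely, a finite group generated by involutions $a,b,c$ with $ac$ of order $2$ is the automorphism group of a regular map of type $\{o(ab),o(bc)\}$ (Jones–Singerman 1978; Bryant–Singerman 1985). So a regular map and such a triple $(a,b,c)$ carry the same information.

**Definition (rotation subgroup).** Throughout, put
$$x=ab,\qquad y=bc,\qquad P=\langle x,y\rangle .$$
Then $xy=ac$, so $(xy)^2=1$. Moreover $bxb=ba=x^{-1}$ and $byb=cb=y^{-1}$, so $b$ normalizes $P$; since $a=xb$ and $c=by$, we have $G=\langle P,b\rangle$ and $|G:P|\le2$. The surface is orientable exactly when $|G:P|=2$: an orientation is a 2-coloring of the flags in which adjacent flags have different colors, and this exists exactly when the even words in $a,b,c$, which form $P$, do not fill $G$.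

*Example B.* Let $t\ge2$, let $G$ be dihedral of order $2^{t+1}$ with rotation $x$ of order $2^t$ and a reflection $b$, and put $y=x^{2^{t-1}-1}$, $a=xb$, $c=by$. Then $a,b,c$ are reflections that generate $G$, and $ac=xy=x^{2^{t-1}}$ has order $2$. Since $2^{t-1}-1$ is odd, $o(y)=2^t$. So there is a regular map of order $2^{t+1}$ and type $\{2^t,2^t\}$. For $t=2$ this has the order and type of Example A.

## Which types occur for order $2^n$: statements

Suppose a regular map has order $2^n$. By (1) its type is $\{2^s,2^t\}$ for some $s,t$. How large may $s$ and $t$ be for given $n$? Let $n\ge12$, $2\le s\le t\le n-2$. The following is known.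

- If $s+t\le n$, or if $s+t>n$ and $s=t$, a regular map of order $2^n$ and type $\{2^s,2^t\}$ exists.
- If $s+t>n$, $s<t$ and $t\in\{n-2,n-3\}$, no such map exists.

The conjecture (from the paper with doi:10.1007/s10801-022-01119-0) is that the restriction on $t$ in the second item can be dropped: *if $s+t>n$ and $s<t$, there is no regular map of order $2^n$ and type $\{2^s,2^t\}$.* Example B shows how strongly the case $s=t$ differs: there $s+t=2t$ while $n=t+1$. We prove that the conjecture is true, without the hypotheses $n\ge12$ and $t\le n-2$.

**Theorem 1.** If $s\neq t$ and there is a regular map of order $2^n$ and type $\{2^s,2^t\}$, then $n\ge s+t$. That is, if $s+t>n$ and $s<t$, there is no such map.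

**Theorem 2.** Let $P=\langle x,y\rangle$ be a finite $2$-group with $o(x)=2^s$, $o(y)=2^t$, $s<t$ and $(xy)^2=1$.
(i) If $|\langle x\rangle\cap\langle y\rangle|\ge4$, then $|P|\ge2^{2t-1}$.
(ii) In all cases $|P|\ge2^{s+t-1}$.

Theorem 2 has no $b$ in it, so it also covers chiral maps, where only the rotations $x,y$ are available.

**Theorem 3.** For all $s,t\ge2$ there is an (orientable) regular map of order $2^{s+t}$ and type $\{2^s,2^t\}$. Hence for $s\neq t$, $s,t\ge2$, the least $n$ for which a regular map of order $2^n$ and type $\{2^s,2^t\}$ exists is exactly $s+t$. Moreover, the bound in Theorem 2(ii) is attained for all $2\le s<t$.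

**Corollary.** Let $n\ge12$ and $2\le s\le t\le n-2$. A regular map of order $2^n$ and type $\{2^s,2^t\}$ exists if and only if $s=t$ or $s+t\le n$.

The Corollary is immediate from Theorem 1: nonexistence for $s<t$, $s+t>n$ is Theorem 1, and existence is the first quoted result (when $s=t$ and $s+t\le n$, its first clause applies). The rest of the lecture proves the three theorems.

## A counterexample forces $\langle ab\rangle\cap\langle bc\rangle$ to be large

The purpose of this section is to remove $a,b,c$ from the problem and leave a question about $P=\langle x,y\rangle$.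

**Lemma 4.** Let $(a,b,c)$ come from a regular map of order $2^n$ and type $\{2^s,2^t\}$, and suppose $s+t\ge n+1$. Then $N=\langle x\rangle\cap\langle y\rangle$ has order at least $4$, $N$ is central in $P$, $b\notin P$, and $|P|=2^{n-1}$.

*Proof.* Let $D_1=\langle a,b\rangle$ and $D_2=\langle b,c\rangle$, dihedral of orders $2^{s+1}$ and $2^{t+1}$. The set $D_1D_2\subseteq G$ has $|D_1||D_2|/|D_1\cap D_2|$ elements, so
$$|D_1\cap D_2|\ge\frac{|D_1||D_2|}{|G|}=2^{s+t+2-n}\ge8 .$$
Since $\langle x\rangle$ has index $2$ in $D_1$, the subgroup $D_1\cap D_2\cap\langle x\rangle$ has index at most $2$ in $D_1\cap D_2$, so it is cyclic of order at least $4$. Its generator is an element of $D_2$ of order at least $4$. All elements of $D_2\setminus\langle y\rangle$ are involutions, so this generator lies in $\langle y\rangle$. Hence $|N|\ge4$.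

Elements of $N$ are powers of $x$ and also powers of $y$, so they commute with $x$ and $y$, and $N\le Z(P)$. On the other hand $b$ inverts every element of $N$, and $N$ is cyclic of order at least $4$, so $b$ does not centralize $N$. Therefore $b\notin P$. As $|G:P|\le2$ and $b\in G\setminus P$, we get $|P|=2^{n-1}$. $\blacksquare$

## Small types by hand: $\langle y\rangle$ of index one and two

Let $s<t$.

**The cases $s\le2$.** Always $|G|\ge|D_2|=2^{t+1}$, so $n\ge t+1$; this gives $n\ge s+t$ when $s\le1$. Let $s\ge2$ and suppose $n=t+1$. Then $G=D_2$ is dihedral. The element $x$ has order $2^s\ge4$, so it lies in $\langle y\rangle$, and it is an even power of $y$ because its order is smaller than $o(y)$. So $xy$ is an odd power of $y$ and has order $2^t\ge8$, contradicting $(xy)^2=1$. Hence $n\ge t+2$ when $s\ge2$. This settles $s=2$; for example, type $\{4,8\}$ needs $n\ge5$.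

**The type $\{8,16\}$.** Here $s=3$, $t=4$ and we must exclude $n=6$. By Lemma 4 we would have $|P|=32$ with $\langle y\rangle$ of order $16$ and index $2$, and $|N|\ge4$. More generally, let $|P:\langle y\rangle|=2$, $s<t$ and $|N|\ge4$. Then $\langle y\rangle$ is normal, $x\notin\langle y\rangle$ (otherwise $P=\langle y\rangle$), and $x^2\in\langle y\rangle$. So $N=\langle x^2\rangle$ has order $2^{s-1}$, whence $s\ge3$ and $t\ge4$. Write
$$x^2=y^{2^{t-s+1}u}\ (u\text{ odd}),\qquad x^{-1}yx=y^r .$$
Since $x^2$ commutes with $x$, we have $2^{t-s+1}r\equiv2^{t-s+1}\pmod{2^t}$, that is, $r\equiv1\pmod{2^{s-1}}$; so $r\equiv1\pmod4$. Now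
$$(xy)^2=x^2\,(x^{-1}yx)\,y=y^{\,2^{t-s+1}u+(r+1)} . \tag{2}$$
The first summand in the exponent is divisible by $4$ because $t>s$, and $r+1\equiv2\pmod4$. So $(xy)^2\ne1$, a contradiction. In particular type $\{8,16\}$ needs $n\ge7$.

Look at what happened in (2). The relation $(xy)^2=1$ splits into a contribution of $y$, namely $r+1$, which is exactly divisible by $2^1$, and a contribution of $x$, which is divisible by $2^{1+(t-s)}$. They cannot cancel because $t-s>0$. The condition $|N|\ge4$ was used to make $r\equiv1\pmod4$.

## Where counting and abelianization stop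

Two natural ways to go on are these.

*Counting.* From $|\langle x\rangle\langle y\rangle|\le|P|$ we get $|P|\ge2^{s+t}/|N|$. If $|N|\le2$ this is Theorem 2(ii). If $|N|\ge4$ it falls short, and no bound on $|N|$ can come from $|\langle x\rangle\langle y\rangle|$ alone: in Example B all of $P$ is $N$. There $s=t$, so the argument must use $s<t$ somewhere.

*Abelianization.* If $P$ is abelian, then $(xy)^2=1$ reads $x^2=y^{-2}$, so $o(x^2)=o(y^2)$, which is impossible for $s<t$ with $t\ge2$. For general $P$ one could apply this in $P/P'$, where $P'$ is the derived subgroup. But the orders of $x$ and $y$ may be lost there, as the next example shows.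

*Example C.* Let $t\ge3$ and let $P$ be the semidihedral group
$$P=\langle y,\tau : y^{2^t}=\tau^2=1,\ \tau^{-1}y\tau=y^{-1+2^{t-1}}\rangle ,\qquad |P|=2^{t+1},$$
which exists because $(-1+2^{t-1})^2\equiv1\pmod{2^t}$. Put $x=\tau y^{-1}$. Then $xy=\tau$ has order $2$, and
$$x^2=(\tau y^{-1}\tau)y^{-1}=y^{1-2^{t-1}}y^{-1}=y^{2^{t-1}},$$
so $o(x)=4$, $s=2<t$ and $N=\langle x^2\rangle$ has order $2$. The commutator $y^{-1}\tau^{-1}y\tau=y^{-2+2^{t-1}}$ generates $\langle y^2\rangle$, so $P/P'$ has order at most $4$: the image of $y$ has order at most $2$, whatever $t$ is, and $N\le P'$. So $P/P'$ does not see $t$. The example also shows that $4$ cannot be replaced by $2$ in Theorem 2(i): here $|N|=2$ and $|P|=2^{t+1}<2^{2t-1}$.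

So we want a homomorphism from $P$ to an abelian group in which exponents of $y$ remain visible. Equation (2) suggests one. When $\langle y\rangle$ has index $2$, the contribution of $y$ is the product $y\cdot x^{-1}yx$ of the conjugates of $y$ over coset representatives. When $\langle y\rangle$ is not normal, such conjugates need not lie in $\langle y\rangle$; the correct replacement is the transfer.

## Transfer into an abelian subgroup

**Definition (transfer).** Let $C$ be an abelian subgroup of a finite group $P$ and $\{g_i\}$ a left transversal, so that $P$ is the disjoint union of the cosets $g_iC$. For $w\in P$ write $wg_i=g_{i'}c_i$ with $c_i\in C$. The *transfer* is $V:P\to C$, $V(w)=\prod_ic_i$.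

It is standard that $V$ does not depend on the transversal and is a homomorphism. If $g_i$ is replaced by $g_ik_i$ with $k_i\in C$, then $wg_ik_i=(g_{i'}k_{i'})(k_{i'}^{-1}c_ik_i)$, and the product of the new factors is unchanged because $C$ is abelian and $i\mapsto i'$ is a permutation. If $vg_i=g_{i'}c_i$ and $wg_{i'}=g_{i''}d_{i'}$, then $wvg_i=g_{i''}d_{i'}c_i$, so $V(wv)=V(w)V(v)$.

To compute $V(w)$, decompose $P/C$ into orbits of $\langle w\rangle$. For an orbit of length $\ell$ through $gC$ use the representatives $g,wg,\dots,w^{\ell-1}g$. Multiplication by $w$ takes each to the next with factor $1$, except the last, where $w\cdot w^{\ell-1}g=g\cdot(g^{-1}w^{\ell}g)$. Hence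
$$V(w)=\prod_{o}g_o^{-1}w^{\ell_o}g_o, \tag{3}$$
the product over the $\langle w\rangle$-orbits $o$ on $P/C$, where $\ell_o$ is the length of $o$ and $g_oC\in o$.

*Example D.* If $C$ is central, each factor in (3) is $w^{\ell_o}$, because it lies in $C$ and so equals its own conjugate; hence $V(w)=w^{|P:C|}$. If $|P:C|=2$ and $g\notin C$, then $V(w)=w\cdot g^{-1}wg$ for $w\in C$ and $V(w)=w^2$ for $w\notin C$. In the index-two computation above, with $C=\langle y\rangle$, this gives $V(x)=x^2$ and $V(y)=y^{1+r}$, so (2) is the formula $V(xy)=V(x)V(y)$.

In the central case $V$ multiplies exponents by $2^d=|P:C|$. We now show that a central subgroup of order at least $4$ inside $C\cap\langle w\rangle$ makes this nearly true in general. By (3) each orbit contributes a power of $w$ with an unknown multiplier $\lambda$; the point is that the multipliers are distributed evenly over subgroups of units congruent to $1$ modulo $4$, and the sum of $\lambda-1$ over such a subgroup is very divisible.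

## The transfer of one element into a cyclic subgroup

**Lemma 5.** Let $P$ be a finite $2$-group, $C=\langle z\rangle\le P$ with $o(z)=2^e$, and $|P:C|=2^d$. Let $w\in P$ have order $2^f$. Suppose $P$ has a central subgroup $Z_0$ with $|Z_0|\ge4$ and $Z_0\le C\cap\langle w\rangle$. Then $d+e-f\ge0$, and $V(w)=z^E$ with
$$E\equiv\varepsilon\,2^{\,d+e-f}\pmod{2^{e-1}}\qquad\text{for some odd }\varepsilon .$$

*Proof.* Write $|Z_0|=2^\zeta$, $\zeta\ge2$, and $\beta=f-\zeta\ge0$. For $0\le b\le\beta$ (here $b$ is an integer) let
$$W_b=\langle w^{2^b}\rangle,\ \text{of order }2^{f-b},\qquad D_b=\{g\in P:\ g^{-1}w^{2^b}g\in C\}.$$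

**Step 1: orbit lengths in terms of the sets $D_b$.** *We want to sort the orbits in (3) by length.* The coset $gC$ is fixed by $w^{2^b}$ if and only if $g\in D_b$. Clearly $D_0\subseteq D_1\subseteq\cdots\subseteq D_\beta$. The cyclic group $\langle w\rangle$ has only one subgroup of order $2^\zeta$, so $W_\beta=Z_0$; this is central and contained in $C$, so $D_\beta=P$. Orbit lengths are powers of $2$, and the orbit of $gC$ has length $2^b$ where $b$ is the least index with $g\in D_b$. Let $b_0$ be the least index with $D_{b_0}\ne\emptyset$.

**Step 2: we may assume $w^{2^{b_0}}\in C$.** *This will turn the $D_b$ into subgroups.* Pick $g_0\in D_{b_0}$ and replace $w$ by $g_0^{-1}wg_0$. Since $V$ is a homomorphism to an abelian group, $V(w)$ does not change; neither does $f$; and $Z_0$ is still contained in $\langle w\rangle$, because $Z_0$ is central. Each $D_b$ is replaced by $g_0^{-1}D_b$, so $b_0$ does not change and now $1\in D_{b_0}$, that is, $w^{2^{b_0}}\in C$.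

**Step 3: $D_b$ is a subgroup with a multiplier homomorphism.** *This describes the conjugates $g^{-1}w^{2^b}g$ that occur in (3).* Let $b_0\le b\le\beta$. Then $W_b\le C$. Since $C$ is cyclic, it has only one subgroup of order $|W_b|$, so
$$g\in D_b\iff g^{-1}W_bg\le C\iff g^{-1}W_bg=W_b .$$
Thus $D_b=N_P(W_b)$ is a subgroup. It contains $w$, and it contains $C$ because $C$ is abelian and $W_b\le C$. For $b>b_0$ we have $D_{b-1}\le D_b$. Define $\lambda_b:D_b\to(\mathbb Z/2^{f-b})^*$ by
$$g^{-1}w^{2^b}g=w^{2^b\lambda_b(g)} .$$
This is a homomorphism: $(gh)^{-1}w^{2^b}(gh)=h^{-1}w^{2^b\lambda_b(g)}h=w^{2^b\lambda_b(g)\lambda_b(h)}$. It is trivial on $w$ and on $C$. So $\lambda_b(gc)=\lambda_b(g)=\lambda_b(wg)$ for $c\in C$: it is constant on cosets $gC\subseteq D_b$ and on $\langle w\rangle$-orbits of such cosets.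

**Step 4: all multipliers are $1$ modulo $4$.** *This is where $|Z_0|\ge4$ enters.* The element $w^{2^\beta}=(w^{2^b})^{2^{\beta-b}}$ is central, so conjugation by $g\in D_b$ gives $\lambda_b(g)2^{\beta-b}\equiv2^{\beta-b}\pmod{2^{f-b}}$. As $f-\beta=\zeta$, this means $\lambda_b(g)\equiv1\pmod{2^\zeta}$; in particular $\lambda_b(g)\equiv1\pmod4$.

**Step 5: sums over subgroups of units.** *We compute how far such multipliers are from $1$ on average.* Put $m=f-b$; note $m\ge\zeta\ge2$. The group of units $\lambda\equiv1\pmod4$ in $(\mathbb Z/2^m)^*$ is cyclic of order $2^{m-2}$, generated by $5$. So it has exactly one subgroup of order $2^p$ for each $0\le p\le m-2$. The kernel of reduction modulo $2^{m-p}$ is such a subgroup, so the subgroup is $\Lambda=\{1+2^{m-p}k:0\le k<2^p\}$. For $p\ge1$,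
$$S(\Lambda):=\sum_{\lambda\in\Lambda}(\lambda-1)=2^{m-p}\sum_{k=0}^{2^p-1}k=2^{m-p}\,2^{p-1}(2^p-1)\equiv0\pmod{2^{m-1}}, \tag{4}$$
and for $p=0$ the sum is $0$. Here $S(\Lambda)$ matters only modulo $2^m$, so the choice of integer representatives is irrelevant.

**Step 6: the main term of $V(w)$.** *We write $E$ as a main term plus an error.* The element $w^{2^{b_0}}$ lies in $C$ and has order $2^{f-b_0}$. So $f-b_0\le e$, that is, $b_0\ge f-e$, and $w^{2^{b_0}}=z^{\varepsilon2^{b_0+e-f}}$ with $\varepsilon$ odd. Taking powers,
$$w^{2^b}=z^{\varepsilon2^{b+e-f}}\qquad(b_0\le b\le\beta).$$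
Every orbit has length at least $2^{b_0}$ and there are $2^d$ cosets, so $d\ge b_0\ge f-e$; this proves $d+e-f\ge0$. For an orbit $o$ of length $2^b$ let $\lambda_o$ be the value of $\lambda_b$ on $o$. Its factor in (3) is $w^{2^b\lambda_o}=z^{\varepsilon2^{b+e-f}\lambda_o}$. (A change of $\lambda_o$ by a multiple of $2^{f-b}$ changes the exponent by a multiple of $2^e$, which is harmless.) Hence, writing $\lambda_o=1+(\lambda_o-1)$,
$$E\equiv\varepsilon2^{e-f}\sum_o\ell_o\;+\;\varepsilon\sum_b2^{b+e-f}\sum_{o:\,\ell_o=2^b}(\lambda_o-1)\pmod{2^e}.$$
The orbit lengths sum to $2^d$, so the first term is $\varepsilon2^{d+e-f}$. It remains to show that for each $b$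
$$\sum_{o:\,\ell_o=2^b}(\lambda_o-1)\equiv0\pmod{2^{f-b-1}}, \tag{5}$$
because then every summand of the second term is divisible by $2^{b+e-f}\cdot2^{f-b-1}=2^{e-1}$.

**Step 7: the multipliers are evenly distributed.** *We prove (5) by counting orbits with a given multiplier.* By Step 1, the orbits of length $2^b$ consist of the cosets contained in $D_b\setminus D_{b-1}$, where $D_{b-1}$ is read as $\emptyset$ when $b=b_0$. Let $\Lambda=\lambda_b(D_b)$ and $K=\ker\lambda_b$, so $C\le K$. For each $\lambda\in\Lambda$ the set $\{g\in D_b:\lambda_b(g)=\lambda\}$ is a coset of $K$, so it consists of $|K:C|$ cosets of $C$.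

If $b=b_0$, these cosets all lie in orbits of length $2^b$, and $\lambda_b$ is constant on each orbit. So the number of orbits with multiplier $\lambda$ is $|K:C|/2^{b}$, the same integer for all $\lambda\in\Lambda$. The sum in (5) is congruent modulo $2^{f-b}$ to this integer times $S(\Lambda)$, and (5) follows from (4).

If $b>b_0$, put $\Lambda'=\lambda_b(D_{b-1})$, a subgroup of $\Lambda$. For $\lambda\in\Lambda'$ the set $\{g\in D_{b-1}:\lambda_b(g)=\lambda\}$ is a coset of $K\cap D_{b-1}$, and $C\le K\cap D_{b-1}$; so it consists of $|K\cap D_{b-1}:C|$ cosets of $C$. For $\lambda\in\Lambda\setminus\Lambda'$ it is empty. Therefore the number of orbits of length $2^b$ with multiplier $\lambda$ is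
$$n'=\frac{|K:C|-|K\cap D_{b-1}:C|}{2^b}\ \ (\lambda\in\Lambda'),\qquad n''=\frac{|K:C|}{2^b}\ \ (\lambda\in\Lambda\setminus\Lambda').$$
The number $n'$ is an integer because it counts orbits, and $n''$ is an integer for the same reason if $\Lambda'\ne\Lambda$; if $\Lambda'=\Lambda$, put $n''=0$ instead. Then the sum in (5) is congruent modulo $2^{f-b}$ to
$$n'S(\Lambda')+n''\bigl(S(\Lambda)-S(\Lambda')\bigr)=n''S(\Lambda)+(n'-n'')S(\Lambda').$$
Both $S(\Lambda)$ and $S(\Lambda')$ are divisible by $2^{f-b-1}$ by (4), and (5) follows. $\blacksquare$

*Check in index two.* Take $C=\langle y\rangle$, $|P:C|=2$, $|N|\ge4$ and $Z_0=N$, as in the computation leading to (2). For $w=x$ the two cosets are swapped: $D_0=\emptyset$, $b_0=1$, there is one orbit with multiplier $1$, and $V(x)=x^2$. For $w=y$ both cosets are fixed, $D_0=P$, and the multipliers are $1$ and $r$. Since $x^2\in\langle y\rangle$, we have $r^2\equiv1\pmod{2^t}$, and $r\equiv1\pmod4$; so $r\equiv1$ or $1+2^{t-1}\pmod{2^t}$, and the sum of the $\lambda_o-1$ is $r-1\equiv0\pmod{2^{t-1}}$, as (5) says.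

## The lower bound for $|\langle x,y\rangle|$

*Proof of Theorem 2.* **Part (i).** *We apply Lemma 5 twice, into the larger cyclic group, and compare.* Let $N=\langle x\rangle\cap\langle y\rangle$ with $|N|\ge4$. It commutes with $x$ and $y$, so it is central in $P$. Let $C=\langle y\rangle$, so $e=t$, let $|P:C|=2^d$, and take $Z_0=N$.

For $w=y$ we have $f=t$, and $d+e-f=d$. For $w=x$ we have $f=s$, and $d+e-f=d+t-s$. So $V(y)=y^{E_1}$ and $V(x)=y^{E_2}$ with
$$E_1\equiv\varepsilon_12^d,\qquad E_2\equiv\varepsilon_22^{\,d+t-s}\pmod{2^{t-1}},\qquad\varepsilon_1,\varepsilon_2\text{ odd}.$$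
Since $V$ is a homomorphism, $V(xy)^2=V((xy)^2)=1$. Hence $2(E_1+E_2)\equiv0\pmod{2^t}$, that is, $E_1+E_2\equiv0\pmod{2^{t-1}}$. (So the precision $2^{t-1}$ in Lemma 5 is all that can be used.) This gives
$$2^d\bigl(\varepsilon_1+\varepsilon_22^{t-s}\bigr)\equiv0\pmod{2^{t-1}} .$$
As $t>s$, the bracket is odd. Therefore $d\ge t-1$, and $|P|=2^{t+d}\ge2^{2t-1}$.

**Part (ii).** *We combine (i) with counting.* Suppose $|P|\le2^{s+t-2}$. Then $|N|\ge2^{s+t}/|P|\ge4$, so (i) gives $|P|\ge2^{2t-1}$. Since $s\le t-1$, we have $2^{2t-1}\ge2^{s+t}$, a contradiction. Hence $|P|\ge2^{s+t-1}$. $\blacksquare$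

## Nonexistence for $s\ne t$ and $s+t>n$

*Proof of Theorem 1.* Replacing the triple $(a,b,c)$ by $(c,b,a)$ (duality of maps) exchanges the orders $o(ab)$ and $o(bc)$, so we may assume $s<t$. Suppose $s+t\ge n+1$. By Lemma 4, $|\langle x\rangle\cap\langle y\rangle|\ge4$ and $|P|=2^{n-1}$. Also $o(x)=2^s$, $o(y)=2^t$ and $(xy)^2=1$, so Theorem 2(i) gives $n-1\ge2t-1$. Hence $n\ge2t>s+t$, contradicting $s+t\ge n+1$. $\blacksquare$

The same argument shows: *a regular map of order $2^n$ and type $\{2^s,2^t\}$ with $s<t$ and $|\langle ab\rangle\cap\langle bc\rangle|\ge4$ satisfies $n\ge2t$.* Indeed, $\langle x\rangle\cap\langle y\rangle$ is then central in $P$ and inverted, but not centralized, by $b$; so $b\notin P$, $|P|=2^{n-1}$, and Theorem 2(i) applies.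

## Maps of order $2^{s+t}$ from isometries of the plane

To reach $|P|=2^{s+t-1}$ we look for a $P$ in which $x^2$ and $y^2$ commute and $|\langle x\rangle\cap\langle y\rangle|$ is $2$. We start from an infinite group in which $x^2$ and $y^2$ are independent translations and then factor out a lattice.

*Proof of Theorem 3.* Let $s,t\ge2$.

**Step 1: an infinite model.** *We find isometries satisfying the relations.* On $\mathbb R^2$ let
$$x:(p,q)\mapsto(p+\tfrac12,-q),\qquad y:(p,q)\mapsto(-p,q+\tfrac12),\qquad b:(p,q)\mapsto(-p,-q).$$
Products are compositions, with the right factor applied first. Direct computation gives the following.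

- $x^2$ and $y^2$ are the translations by $(1,0)$ and $(0,1)$.
- $xy:(p,q)\mapsto(-p+\tfrac12,-q-\tfrac12)$, and $(xy)^2=1$.
- $bxb:(p,q)\mapsto(p-\tfrac12,-q)$, so $bxb=x^{-1}$; and $byb:(p,q)\mapsto(-p,q-\tfrac12)$, so $byb=y^{-1}$.

**Step 2: translations, and $b\notin\tilde P$.** *We need the exact size of $\tilde P=\langle x,y\rangle$ over its translations.* Identify $\mathbb Z^2$ with the translation group $\langle x^2,y^2\rangle$. Conjugating a translation by an isometry applies the linear part of the isometry to the translation vector. The linear parts of $x,y$ are $\mathrm{diag}(1,-1)$ and $\mathrm{diag}(-1,1)$, so $\mathbb Z^2$ is normal in $\tilde P$. The linear parts of $\tilde P$ form the group $\{\mathrm{diag}(\pm1,\pm1)\}$ of order $4$, so the subgroup $T$ of all translations in $\tilde P$ has index $4$. On the other hand $\tilde P/\mathbb Z^2$ is generated by two elements of order at most $2$ whose product has order at most $2$, so it has order at most $4$. As $\mathbb Z^2\le T$, we get $T=\mathbb Z^2$.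

If $b$ were in $\tilde P$, then $b\cdot xy:(p,q)\mapsto(p-\tfrac12,q+\tfrac12)$ would be a translation in $\tilde P$ with vector not in $\mathbb Z^2$, a contradiction. So $b\notin\tilde P$. Since $b$ normalizes $\tilde P$ and $b^2=1$, the group $\tilde G=\langle\tilde P,b\rangle$ contains $\tilde P$ with index $2$.

**Step 3: the finite quotient.** *We factor out a lattice that leaves the right orders.* Let $L\le\mathbb Z^2$ be generated by
$$(2^{s-1},0),\qquad(0,2^{t-1}),\qquad(2^{s-2},2^{t-2}).$$
The first two vectors generate a subgroup $L_0$ of index $2^{s+t-2}$ in $\mathbb Z^2$. The third is not in $L_0$ but its double is, so $|L:L_0|=2$ and $|\mathbb Z^2/L|=2^{s+t-3}$. Changing the sign of a coordinate of the third vector changes it by one of the first two, so $L$ is invariant under all $\mathrm{diag}(\pm1,\pm1)$ and hence normal in $\tilde G$. Put $G=\tilde G/L$ and $P=\tilde P/L$. Then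
$$|P|=4\cdot2^{s+t-3}=2^{s+t-1},\qquad|G|=2^{s+t}.$$

**Step 4: orders of $x$ and $y$ in $G$.** *We check the type.* Odd powers of $x$ have linear part $\mathrm{diag}(1,-1)$, so they are not in $L$. The power $x^{2k}$ is the translation by $(k,0)$. If
$$(k,0)=\alpha(2^{s-1},0)+\beta(0,2^{t-1})+\gamma(2^{s-2},2^{t-2}),$$
then $\gamma=-2\beta$ is even and $k=2^{s-2}(2\alpha+\gamma)$ is divisible by $2^{s-1}$. Conversely $(2^{s-1},0)\in L$. So $x^2$ has order $2^{s-1}$ in $G$, and $o(x)=2^s$. In the same way $o(y)=2^t$.

**Step 5: the involutions.** *We produce the triple.* In $G$ put $a=xb$ and $c=by$. Then $a^2=x\cdot bxb=1$ and $c^2=byb\cdot y=1$. Since $L\le\tilde P$ and $b\notin\tilde P$, the elements $a,b,c$ lie outside $P$; so they are not $1$, and they are involutions. Further $ab=x$, $bc=y$, and $ac=xy$. The linear part of $xy$ is $-I$, so $xy\notin L$ and $ac$ has order exactly $2$. Finally $G=\langle x,y,b\rangle=\langle a,b,c\rangle$. So $G$ is the automorphism group of a regular map of order $2^{s+t}$ and type $\{2^s,2^t\}$, and it is orientable because $b\notin P$.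

Together with Theorem 1, for $s\ne t$ the least $n$ is exactly $s+t$. For $2\le s<t$ the group $P$ here satisfies the hypotheses of Theorem 2 and has order $2^{s+t-1}$, so Theorem 2(ii) is sharp. $\blacksquare$

*Example.* For $s=2$, $t=3$ the lattice $L$ is generated by $(2,0),(0,4),(1,2)$ and has index $4$ in $\mathbb Z^2$; so $|P|=16$ and $|G|=32$. The map has type $\{4,8\}$, with $32/16=2$ vertices, $32/4=8$ edges and $32/8=4$ faces. Its Euler characteristic is $2-8+4=-2$, so it lies on the orientable surface of genus $2$, and it attains the bound $n\ge5$ found by hand.
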